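# Smash products of semiprime algebras with semisimple Hopf algebras

Throughout, $k$ is a field, $\otimes=\otimes_k$, modules are left modules and ideals are two-sided unless said otherwise. An algebra is **semiprime** if it has no nonzero nilpotent ideals.

## 1. Gradings by a finite group: a pigeonhole proof

Let $G$ be a finite group of order $n$ with identity $e$, and let $A=\bigoplus_{g\in G}A_g$ be a $G$-graded unital algebra, so $A_gA_h\subseteq A_{gh}$. Index the rows and columns of $M_n(A)$ by $G$, and put
$$R(A)=\{(a_{g,h})\in M_n(A):\ a_{g,h}\in A_{gh^{-1}}\ \text{for all } g,h\in G\}.$$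
Since $A_{fg^{-1}}A_{gh^{-1}}\subseteq A_{fh^{-1}}$ and $1\in A_e$, this is a unital subalgebra. Suppose $A$ is semiprime. Must $R(A)$ be semiprime?

Two cases by hand, with $G=\{e,g\}$ of order $2$. If $A=k[x]/(x^2)$ with $x$ in degree $g$, then $R(A)$ consists of the matrices $\begin{pmatrix}a&bx\\cx&d\end{pmatrix}$ with $a,b,c,d\in k$. The off-diagonal matrices form an ideal of square zero, so $R(A)$ is not semiprime; here $(x)$ is a nilpotent graded ideal of $A$. If instead $A=k[x]/(x^2-1)$ and $\operatorname{char}k=2$, then $A$ is again not semiprime, since $(x-1)^2=0$. But the map $\begin{pmatrix}a&bx\\cx&d\end{pmatrix}\mapsto\begin{pmatrix}a&b\\c&d\end{pmatrix}$ is now an isomorphism $R(A)\cong M_2(k)$, and $R(A)$ is simple. The ideal $(x-1)$ did no harm because it is not graded: every nonzero homogeneous element of this $A$ is invertible, so $A$ has no proper nonzero graded ideals.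

**Proposition 1.** If $A$ has no nonzero nilpotent graded ideals (in particular, if $A$ is semiprime), then $R(A)$ is semiprime.

**Step 1: a small identity component forces nilpotency.** Let $B$ be a $G$-graded algebra, possibly without unit, with $(B_e)^d=0$ for some $d\ge1$. We claim $B^{nd}=0$. It is enough to multiply homogeneous elements $b_1,\dots,b_{nd}$. Let $g_i$ be the product of the degrees of $b_1,\dots,b_i$, with $g_0=e$. These are $nd+1$ elements of a set of size $n$, so some value occurs at $d+1$ indices $i_0<i_1<\dots<i_d$. The block $b_{i_{r-1}+1}\cdots b_{i_r}$ has degree $g_{i_{r-1}}^{-1}g_{i_r}=e$. So $b_1\cdots b_{nd}$ contains a product of $d$ consecutive blocks from $B_e$, and it is $0$.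

**Step 2: realize $R(A)$ as an identity component.** Let $E=M_n(A)$ with matrix units $u_{g,h}$, and give $a\,u_{g,h}$, for $a\in A_x$, the degree $g^{-1}xh$. Since $(a\,u_{g,h})(b\,u_{h,l})=ab\,u_{g,l}$ and $g^{-1}xh\cdot h^{-1}yl=g^{-1}(xy)l$, this is an algebra grading. The degree is $e$ exactly when $x=gh^{-1}$, so $E_e=R(A)$. Moreover $E$ has no nonzero nilpotent graded ideals. Indeed, an ideal of $E$ is $M_n(I)$ for an ideal $I$ of $A$. If it is nilpotent, so is $I$. If it is graded and $a=\sum_x a_x\in I$, then the components $a_xu_{e,e}$ of $a\,u_{e,e}$ lie in $M_n(I)$, so $a_x\in I$ and $I$ is graded. Hence $I=0$.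

**Step 3: transfer a nilpotent ideal from $E_e$ to $E$.** Suppose $E_e$ has a nonzero nilpotent ideal. Its last nonzero power $K$ satisfies $K^2=0$. The left ideal $D=EK$ is graded with $D_e=E_eK=K$, so Step 1 with $d=2$ shows that $D$ is nilpotent. Then $EKE$ is a graded ideal of $E$, and $(EKE)^m=(EK)^mE$ vanishes for large $m$. By Step 2, $EKE=0$. But $0\ne K\subseteq EKE$, a contradiction. $\square$

Gradings by $G$ are the actions of one particular Hopf algebra. What changes when another one acts? Steps 2 and 3 use only that the identity component behaves like a space of invariants, and they will survive. Step 1 uses degrees, and for a general Hopf algebra there are none. Nearly all the work below goes into replacing Step 1.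

## 2. Module algebras, invariants, smash products

Let $H$ be a finite-dimensional Hopf algebra over $k$, with comultiplication $\Delta(h)=\sum h_1\otimes h_2$, counit $\varepsilon$ and antipode $S$, and let $n=\dim_kH$. We often write $ha$ for $h\cdot a$.

**Definition.** A unital algebra $A$ is an *$H$-module algebra* if it is an $H$-module with $h(ab)=\sum(h_1a)(h_2b)$ and $h1_A=\varepsilon(h)1_A$. An *$H$-module algebra without unit* is an associative algebra $B$, possibly without unit, that is an $H$-module with $h(ab)=\sum(h_1a)(h_2b)$. The *invariants* of an $H$-module $M$ are $M^H=\{m:hm=\varepsilon(h)m\ \text{for all }h\in H\}$.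

**Definition.** The *smash product* $A\#H$ is the space $A\otimes H$, with elements written $a\#h$ and multiplication
$$(a\#h)(b\#g)=\sum a(h_1b)\#h_2g.$$

A module over $A\#H$ is a space $Z$ that is both an $A$-module and an $H$-module, with $h(az)=\sum(h_1a)(h_2z)$.

*Group algebras.* For $H=kG$ a module algebra is an algebra on which $G$ acts by automorphisms, and $(a\#g)(b\#h)=a\,g(b)\#gh$. By Maschke's theorem $kG$ is semisimple if and only if $|G|$ is invertible in $k$.

*Dual group algebras.* Let $H=k^G$, with basis $p_g$ and $p_gp_h=\delta_{g,h}p_g$, $\Delta(p_g)=\sum_{xy=g}p_x\otimes p_y$, $\varepsilon(p_g)=\delta_{g,e}$. It is always semisimple. A $k^G$-module algebra is a $G$-graded algebra, with $p_g$ acting as the projection onto $A_g$, and $M^H=M_e$. The product is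
$$(a\#p_g)(b\#p_h)=\sum_{xy=g}ab_x\#p_yp_h=a\,b_{gh^{-1}}\#p_h.$$
For $a\in A_x$ send $a\#p_g$ to $a\,u_{xg,g}$. This is a linear bijection $A\#k^G\to R(A)$ that sends $1\#\sum_h p_h$ to the identity matrix. For $a\in A_x$, $b\in A_y$ both products vanish unless $g=yh$, in which case they are $ab\#p_h$ and $ab\,u_{xg,h}=ab\,u_{xyh,h}$, and these correspond. So $A\#k^G\cong R(A)$, and Proposition 1 concerns smash products with $k^G$.

The general question is this: if $H$ is a finite-dimensional Hopf algebra which is semisimple as an algebra, and $A$ is a semiprime $H$-module algebra, is $A\#H$ semiprime? The source of the problem is "The Radicals of Crossed Products" (https://axi.lims.ac.uk/paper/math%2F0311530?page=4), and the problem statement calls it an open question. The answer is yes. As in Section 1, the natural hypothesis is weaker.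

**Definition.** A unital $H$-module algebra $A$ is *$H$-semiprime* if it has no nonzero nilpotent $H$-stable ideals. Semiprime implies $H$-semiprime. The converse can fail: the algebra $k[x]/(x^2-1)$ in characteristic $2$ from Section 1 is $k^G$-semiprime but not semiprime.

**Theorem 2.** Let $H$ be finite-dimensional semisimple and $A$ a unital $H$-module algebra. Then $A\#H$ is semiprime if and only if $A$ is $H$-semiprime. In particular, if $A$ is semiprime, then $A\#H$ is semiprime.

**Theorem 3.** Let $H$ be finite-dimensional semisimple. There is $\nu=\nu(H)\ge1$ such that every $H$-module algebra $B$ without unit with $B^H=0$ satisfies $B^\nu=0$. If $(B^H)^d=0$ with $d\ge1$, then $B^{\nu(\nu+1)^{d-1}}=0$.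

Theorem 3 replaces Step 1 of Section 1. The facts about $H$ that we need are the following; **until the end of Section 8, $H$ is finite-dimensional and semisimple.**

**Antipode.** $S$ is bijective (a textbook fact for finite-dimensional Hopf algebras), both $S$ and $S^{-1}$ reverse products and coproducts, and
$$\sum S(h_1)h_2=\sum h_1S(h_2)=\sum S^{-1}(h_2)h_1=\sum h_2S^{-1}(h_1)=\varepsilon(h)1 .$$

**Integral.** The $H$-linear surjection $\varepsilon:H\to k$ splits because $H$ is semisimple. So there is $t\in H$ with $ht=\varepsilon(h)t$ and $\varepsilon(t)=1$. For every $H$-module $M$ we have $M^H=tM$: if $m\in M^H$ then $m=\varepsilon(t)m=tm$, and $h(tm)=\varepsilon(h)tm$. Hence $M\mapsto M^H$ is exact, since a surjection $M\to M''$ maps $tM$ onto $tM''$. Also $k$ is a direct summand of $H$, and every finite-dimensional module, being projective, is a direct summand of some $H^m$. For $k^G$ one has $t=p_e$; for $kG$ one has $t=|G|^{-1}\sum_g g$.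

**Duals.** For a finite-dimensional $H$-module $X$ let $X^*$ have the action $(h\xi)(x)=\xi(S(h)x)$. The map $\mathrm{ev}:X^*\otimes X\to k$ is $H$-linear, since $\sum(h_1\xi)(h_2x)=\sum\xi(S(h_1)h_2x)=\varepsilon(h)\xi(x)$. With dual bases $(x_i)$, $(x^i)$, the map $\mathrm{coev}:k\to X\otimes X^*$, $1\mapsto\sum x_i\otimes x^i$, is $H$-linear: under $X\otimes X^*=\mathrm{End}_k(X)$ the element $h$ sends $f$ to $\sum h_1fS(h_2)$, hence $\mathrm{id}$ to $\varepsilon(h)\mathrm{id}$. Every $X$ is isomorphic to $Y^*$ for some $Y$ with $\dim Y=\dim X$: take for $Y$ the dual space with $(h\xi)(x)=\xi(S^{-1}(h)x)$; evaluation at $x$ is then carried by $h$ to $\xi\mapsto(S(h)\xi)(x)=\xi(hx)$, evaluation at $hx$.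

**Tensoring with $H$.** For every finite-dimensional $X$,
$$X\otimes H\cong H^{\dim X}. \tag{1}$$
Indeed, let $X_{\mathrm{triv}}$ be the space $X$ with trivial action. The map $X_{\mathrm{triv}}\otimes H\to X\otimes H$, $x\otimes h\mapsto\sum h_1x\otimes h_2$, is $H$-linear because $\Delta$ is multiplicative. Its inverse is $x\otimes h\mapsto\sum S^{-1}(h_1)x\otimes h_2$: the two composites send $x\otimes h$ to $\sum S^{-1}(h_2)h_1x\otimes h_3=x\otimes h$ and $\sum h_2S^{-1}(h_1)x\otimes h_3=x\otimes h$.

## 3. Smash products as invariants of a matrix algebra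

Here we prove Theorem 2 from Theorem 3, along Steps 2 and 3 of Section 1.

**Step 1: the easy direction.** Let $I\ne0$ be a nilpotent $H$-stable ideal of $A$. Then $I\#H$ is a nonzero ideal of $A\#H$, because $(a\#h)(i\#g)=\sum a(h_1i)\#h_2g$ and $(i\#g)(a\#h)=\sum i(g_1a)\#g_2h$ lie in $I\#H$. As $I$ is $H$-stable, $(I\#H)^m\subseteq I^m\#H$, so $I\#H$ is nilpotent. From now on let $A$ be $H$-semiprime.

**Step 2: the matrix algebra $E$.** Its purpose is to have $A\#H$ as its invariants. Let $X=H$, the left regular module, and $E=X\otimes A\otimes X^*$ with the diagonal action of $H$ and product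
$$(x\otimes a\otimes\xi)(y\otimes b\otimes\eta)=\xi(y)\,x\otimes ab\otimes\eta .$$
As an algebra $E\cong M_n(A)$, with unit $\sum x_i\otimes1\otimes x^i$. It is an $H$-module algebra: by $\sum(h_1\xi)(h_2y)=\varepsilon(h)\xi(y)$,
$$\sum(h_1x\otimes h_2a\otimes h_3\xi)(h_4y\otimes h_5b\otimes h_6\eta)=\xi(y)\sum h_1x\otimes(h_2a)(h_3b)\otimes h_4\eta ,$$
which is $h$ applied to the product. The unit is invariant because $h1_A=\varepsilon(h)1_A$ and $\mathrm{coev}$ is $H$-linear.

**Step 3: $E$ is $H$-semiprime.** Every ideal of $E\cong M_n(A)$ has the form $\mathcal J=X\otimes I\otimes X^*$ with $I$ an ideal of $A$, and if $\mathcal J$ is nilpotent, so is $I$. Let $\mathcal J$ be $H$-stable and $a\in I$. Since $\mathcal J$ is stable under $P\otimes1\otimes Q$ for all linear maps $P,Q$, it contains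
$$\sum\bigl(S(h_1)\otimes1\otimes S^{-1}(h_3)\bigr)\bigl(h_2(x\otimes a\otimes\xi)\bigr)=\sum S(h_1)h_2x\otimes h_3a\otimes S^{-1}(h_5)h_4\xi=x\otimes ha\otimes\xi .$$
With $x,\xi\ne0$ this gives $ha\in I$, so $I$ is $H$-stable. If $\mathcal J$ is also nilpotent, then $I=0$ and $\mathcal J=0$.

**Step 4: invariants of $E$ are $H$-linear maps.** $E$ is the algebra of endomorphisms of the free right $A$-module $M=H\otimes A$, by $(x\otimes a\otimes\xi)(y\otimes b)=\xi(y)x\otimes ab$. Give $M$ the diagonal action. As in Step 2, $h(em)=\sum(h_1e)(h_2m)$ and $h(mb)=\sum(h_1m)(h_2b)$ for $e\in E$, $m\in M$, $b\in A$. If $e\in E^H$, then $h(em)=e(hm)$, so $e$ is $H$-linear. Conversely,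
$$\sum h_1\bigl(e(S(h_2)m)\bigr)=\sum(h_1e)(h_2S(h_3)m)=(he)(m),$$
so if $e$ is $H$-linear then $(he)(m)=\sum h_1S(h_2)e(m)=\varepsilon(h)e(m)$ and $e\in E^H$.

**Step 5: the product on $E^H$.** In $M$ we have $h(1\otimes1)=\sum h_1\otimes h_21_A=h\otimes1$. So an $H$-linear and right $A$-linear $e$ satisfies $e(h\otimes b)=(h\,e(1\otimes1))b$ and is determined by $e(1\otimes 1)$. Conversely, for $m\in M$ the map $e_m:h\otimes b\mapsto(hm)b$ is right $A$-linear, and it is $H$-linear, because $g(h\otimes b)=\sum g_1h\otimes g_2b$ goes to $\sum(g_1hm)(g_2b)=g((hm)b)$. Hence $e\mapsto e(1\otimes1)$ is a bijection $E^H\to M$ with inverse $m\mapsto e_m$. The product of $E^H$ becomes $m*m'=e_m(m')$, that is,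
$$(g\otimes a)*(h\otimes b)=\sum h_1g\otimes(h_2a)b .\tag{2}$$

**Step 6: $A\#H\cong E^H$.** Define $\theta:A\#H\to(H\otimes A,*)$ by
$$\theta(a\#g)=(1\otimes a)*(S^{-1}(g)\otimes1)=\sum S^{-1}(g_2)\otimes S^{-1}(g_1)a .$$
Then $\theta(a\#1)=1\otimes a$, $\theta(1\#g)=S^{-1}(g)\otimes1$ and $\theta(a\#g)=\theta(a\#1)*\theta(1\#g)$. By (2), $(1\otimes a)*(1\otimes b)=1\otimes ab$ and $(g\otimes1)*(h\otimes1)=hg\otimes1$, so $\theta$ is multiplicative on $A$ and, as $S^{-1}$ reverses products, on $H$. The mixed products also match:
$$\theta(1\#g)*\theta(b\#1)=S^{-1}(g)\otimes b=\sum S^{-1}(g_3)\otimes S^{-1}(g_2)g_1b=\theta\Bigl(\sum(g_1b)\#g_2\Bigr)=\theta\bigl((1\#g)(b\#1)\bigr).$$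
Therefore
$$\theta\bigl((a\#g)(b\#g')\bigr)=\sum\theta(a\#1)*\theta(g_1b\#1)*\theta(1\#g_2)*\theta(1\#g')=\theta(a\#g)*\theta(b\#g'),$$
and $\theta$ is a homomorphism of unital algebras. For bijectivity, $\theta((1\#S(g))(b\#1))=g\otimes b$ by the last display but one. Also $a\#g=\sum(1\#g_2)(S^{-1}(g_1)a\#1)$, because the right side is $\sum g_2S^{-1}(g_1)a\#g_3$. As $S$ is bijective, every element of $A\#H$ is $\sum_i(1\#S(g_i))(b_i\#1)$ with $(g_i)$ a fixed basis of $H$. Its image is $\sum g_i\otimes b_i$. So $\theta$ is onto, and the image vanishes only if all $b_i=0$.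

**Step 7: $E^H$ is semiprime.** If not, $E^H$ has an ideal $K\ne0$ with $K^2=0$. Let $D=EK$, a left ideal of $E$. It is $H$-stable, since $h(ek)=\sum (h_1e)(h_2k)=(he)k$. Its invariants are $D^H=tD=(tE)K=E^HK=K$. So $D$ is an $H$-module algebra without unit with $(D^H)^2=0$, and Theorem 3 shows that $D$ is nilpotent. The ideal $EKE$ is $H$-stable, and $(EKE)^m=(EK)^mE$, so it is nilpotent. By Step 3, $EKE=0$, contradicting $0\ne K\subseteq EKE$. With Step 6 this proves Theorem 2, given Theorem 3. $\square$

## 4. A universal algebra without invariants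

Theorem 3 speaks of all algebras $B$ at once. There is one algebra that decides the matter. Let $V$ be a finite-dimensional $H$-module, $T(V)$ its tensor algebra with diagonal action, $T_+=\bigoplus_{m\ge1}V^{\otimes m}$, and $I$ the ideal of $T(V)$ generated by $T_+^H$. For $u\in T_+^H$ we have $h(aub)=\sum(h_1a)u(h_2b)$, so $I$ is $H$-stable; it is also graded. Put
$$A(V)=T(V)/I=k\oplus A_1\oplus A_2\oplus\cdots .$$
This is a graded $H$-module algebra generated by $A_1$. By exactness of invariants, $A_j^H$ is the image of $(V^{\otimes j})^H\subseteq I$ for $j\ge1$, so $A(V)^H=k$.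

**Theorem 4.** $A(V)$ is finite-dimensional.

For $H=k^G$, Step 1 of Section 1 with $B=\bigoplus_{j\ge1}A_j$, $B_e=0$, gives $A_{n}=0$. In general Theorem 4 is what we need:

**Step 1: Theorem 4 gives the first claim of Theorem 3.** Take $V=H$. There is $\nu\ge1$ with $A(H)_\nu=0$, i.e.
$$H^{\otimes\nu}=\sum_{i+j+l=\nu,\ j\ge1}H^{\otimes i}\otimes(H^{\otimes j})^H\otimes H^{\otimes l}.$$
Let $B^H=0$ and $b_1,\dots,b_\nu\in B$. Consider $\varphi:H^{\otimes\nu}\to B$, $\varphi(g_1\otimes\cdots\otimes g_\nu)=(g_1b_1)\cdots(g_\nu b_\nu)$. On each summand it is a product of maps of the same kind on consecutive blocks. Each block map is $H$-linear for the diagonal action, by the module algebra axiom, so the middle one sends $(H^{\otimes j})^H$ into $B^H=0$. Hence $\varphi=0$, and $b_1\cdots b_\nu=\varphi(1\otimes\cdots\otimes1)=0$. This is also the second claim for $d=1$.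

**Step 2: induction on $d$.** Let $K=B^H$ with $K^d=0$, $d\ge2$. Put $I=K^{d-1}$ and let $B^1=k\oplus B$ be $B$ with a unit adjoined. Then $I^2=0$ (as $2d-2\ge d$) and $KI=0$. The subalgebra $BI$ is $H$-stable, as $h(bx)=(hb)x$ for $x\in I\subseteq B^H$, and $(BI)^H=t(BI)=(tB)I=KI=0$. By Step 1, $(BI)^\nu=0$. Consider the $H$-stable ideal $J=B^1IB^1$ of $B$. Since $IB^1I=I^2+IBI=IBI$,
$$J^{\nu+1}=B^1I(B^1I)^\nu B^1=B^1I(BI)^\nu B^1=0 .$$
By exactness, $(B/J)^H$ is the image of $K$, and $((B/J)^H)^{d-1}=0$ because $K^{d-1}=I\subseteq J$. By induction $B^{\nu(\nu+1)^{d-2}}\subseteq J$, hence $B^{\nu(\nu+1)^{d-1}}\subseteq J^{\nu+1}=0$. So Theorem 3 follows from Theorem 4. $\square$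

*Where pigeonhole stops.* Let $H=kS_3$ with $\operatorname{char}k\ne2,3$ and a primitive cube root of unity $\zeta\in k$. Let $V$ have basis $x,y$, let the $3$-cycle $c$ act by $cx=\zeta x$, $cy=\zeta^{-1}y$, and let a transposition $\tau$ swap $x$ and $y$. For $j\ge1$ the space $(V^{\otimes j})^H$ is spanned by the sums $w+\tau w$, with $w$ a word in $x,y$ of length $j$ fixed by $c$. As $\tau w\ne w$, no word is invariant. Pigeonhole applied to the cyclic group generated by $c$ finds in each word of length $3$ a block fixed by $c$, but such a block is only half of an invariant. For instance $xxx$ is fixed by $c$ but is not in $I$: the ideal in degree $3$ is spanned by the products of $xy+yx$ with $x$ or $y$ on either side and by $xxx+yyy$, and the functional "coefficient of $xxx$ minus coefficient of $yyy$" vanishes on all of these. So the argument of Section 1 finds no vanishing block.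

Still, $A(V)$ is finite-dimensional here. Its relations include $yx=-xy$ and $y^3=-x^3$, so $A_4$ is spanned by the $x^iy^j$ with $i+j=4$. We have $x^4=x\cdot x^3=-xy^3$ and $x^4=x^3\cdot x=-y^3x=xy^3$, so $x^4=xy^3=0$; likewise $y^4=y\cdot y^3=-yx^3=x^3y$ and $y^4=y^3\cdot y=-x^3y$, so $y^4=x^3y=0$. Finally $x^2y^2+y^2x^2=2x^2y^2$ is zero by the degree $4$ invariant. Hence $A_4=0$. The vanishing comes from several relations working together, and we need an argument that does not look for them one at a time.

## 5. Invariants in every degree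

Suppose $\dim A=\infty$ for $A=A(V)$. Take a graded $A\#H$-module $N\ne0$ with $N_m\neq 0$ exactly for $m\ge0$ and finite-dimensional $N_m$, and let $Z=N\otimes H$, where $A$ acts on the first factor and $H$ diagonally. By (1), $Z_m\cong H^{\dim N_m}$ has a nonzero invariant for every $m\ge0$. Let $U_m$ be the submodule $A\cdot\bigoplus_{j\le m}Z_j^H$. For $z\in Z^H$ we have $t(az)=(ta)z$, and $tA=A^H=k$. So $U_m$ has *no invariants in degrees above $m$*.

Now imagine two things: that the chain $U_0\subseteq U_1\subseteq\cdots$ becomes stationary at some $U_{m_0}$, and that there is a graded $A\#H$-linear projection $\pi$ from $Z$ onto $U_{m_0}$. An invariant $u\neq 0$ of degree $m>m_0$ would have $\pi(u)=0$, since $U_{m_0}$ has no invariants there; then $Au$ would meet $U_{m_0}$ in $0$, although $Au\subseteq U_m=U_{m_0}$. That is a contradiction.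

Literally we cannot have this. Averaging with $t$ turns a linear projection into an $H$-linear one, but nothing makes it $A$-linear: already for $H=k$ and modules over $k[x]$, the submodule $xk[x]\subset k[x]$ has no complement. In this example, however, the failure is a finite-dimensional matter, since $k[x]/xk[x]$ is finite-dimensional. So we should ask for the chain condition and the splitting only *modulo finite-dimensional modules*, that is, in a quotient category. There, both will come from a comparison of two ways of counting simple objects.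

## 6. Quotient categories on which $H$-modules act

**Definition.** A *Serre subcategory* $\mathcal S$ of an abelian category $\mathcal A$ is a nonempty full subcategory closed under subobjects, quotients and extensions. The quotient $F:\mathcal A\to\mathcal A/\mathcal S$ makes the objects of $\mathcal S$ zero.

We use these facts (Gabriel), for $\mathcal A$ essentially small; $F$ is the identity on objects.

1. $\mathrm{Hom}_{\mathcal A/\mathcal S}(Z,Z')=\varinjlim\mathrm{Hom}_{\mathcal A}(Z_1,Z'/Z_1')$, over subobjects $Z_1\subseteq Z$, $Z_1'\subseteq Z'$ with $Z/Z_1\in\mathcal S$ and $Z_1'\in\mathcal S$.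
2. $\mathcal A/\mathcal S$ is abelian and $F$ is exact. $Ff=0$ iff $\operatorname{im}f\in\mathcal S$; $Ff$ is mono iff $\ker f\in\mathcal S$, and epi iff $\operatorname{coker}f\in\mathcal S$.
3. An exact functor on $\mathcal A$ that kills $\mathcal S$ factors uniquely through $F$, as an exact functor.
4. Every subobject of $FZ$ is $FU$ for some $U\subseteq Z$. Finite chains of subobjects of $FZ$ lift to chains in $Z$. Every short exact sequence in $\mathcal A/\mathcal S$ is isomorphic to the image of one in $\mathcal A$.

Fact 4 follows from the others. If the subobject is represented by $f:Y_1\to Z/Z_1$, let $U$ be the preimage of $\operatorname{im}f$ in $Z$; as $Z\to Z/Z_1$ and $Y_1\to Y$ become isomorphisms, $FU$ is the given subobject. If $FU\subseteq FU'$, replace $U$ by $U\cap U'$, since $F(U\cap U')=FU\cap FU'$; doing this from the top down lifts chains. Finally $0\to FU\to FZ\to F(Z/U)\to0$ is the image of an exact sequence.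

*Example.* Take graded $k[x]$-modules that are finite-dimensional in each degree and zero in very negative degrees, modulo the finite-dimensional ones. Write $Z[-s]_m=Z_{m-s}$. The nonzero graded submodules of $k[x]$ are the $x^qk[x]$, of finite codimension, so $k[x]$ becomes simple. Also $k[x][-1]\cong xk[x]$, so $k[x][-1]\cong k[x]$ in the quotient: different shifts can become isomorphic.

**Definition.** An *$H$-category* is an essentially small $k$-linear abelian category $\mathcal A$ with $k$-linear shift automorphisms $Z\mapsto Z[s]$ ($s\in\mathbb Z$, $[s][t]=[s+t]$) and a bifunctor $(Z,X)\mapsto Z\otimes X$, $k$-bilinear on morphisms, where $X$ runs over finite-dimensional $H$-modules. The functors $-\otimes X$ are exact; there are natural isomorphisms $(Z\otimes X)[s]\cong Z[s]\otimes X$, $Z\otimes k\cong Z$, $(Z\otimes X)\otimes Y\cong Z\otimes(X\otimes Y)$; and there are adjunctions, given by units and counits,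
$$\mathrm{Hom}(Z\otimes X,Z')\cong\mathrm{Hom}(Z,Z'\otimes X^*)\quad\text{natural in }Z,Z'.\tag{3}$$

*Example.* Finite-dimensional graded $H$-modules, with the usual tensor product and the unit and counit $\mathrm{id}\otimes\mathrm{coev}$, $\mathrm{id}\otimes\mathrm{ev}$.

Two constructions stay inside this class. First, a nonempty full subcategory closed under isomorphisms, subquotients, finite sums, shifts and all $-\otimes X$ is again an $H$-category. Second, so is $\mathcal A/\mathcal S$ if the Serre subcategory $\mathcal S$ is stable under shifts and all $-\otimes X$. Indeed, by fact 3 the exact functors $-\otimes X$ and $[s]$ descend. A natural transformation between descending functors descends with the same components: by fact 1 a morphism of $\mathcal A/\mathcal S$ has the form $F(p)^{-1}F(f)F(i)^{-1}$ with $i:Z_1\hookrightarrow Z$ and $p:Z'\twoheadrightarrow Z'/Z_1'$, and naturality for $F(f),F(i),F(p)$ gives naturality for it. In particular the structure isomorphisms, the maps induced by morphisms $X\to X'$, and the units and counits descend; the triangle identities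 hold objectwise, so (3) descends.

In any $H$-category, (1) gives $Z\otimes X\otimes H\cong(Z\otimes H)^{\dim X}$, and $Z$ is a summand of $Z\otimes H$ because $k$ is a summand of $H$.

**Lemma 5.** Let $b$ be simple in an $H$-category and $X\ne0$. If $0\ne U\subseteq b\otimes X$, there is an epimorphism $U\otimes Y\to b$ with $\dim Y=\dim X$. If $W\ne0$ is a quotient of $b\otimes X$, there is a monomorphism $b\to W\otimes X^*$.

**Proof.** Choose $Y$ with $Y^*\cong X$ and $\dim Y=\dim X$. By (3) the inclusion $U\to b\otimes Y^*$ corresponds to a nonzero map $U\otimes Y\to b$, which is epi since $b$ is simple. The projection $b\otimes X\to W$ corresponds to a nonzero map $b\to W\otimes X^*$, which is mono. $\square$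

**Definition.** For an object $Y$ and a simple object $b$ of an abelian category, $[Y:b]\in\mathbb N\cup\{\infty\}$ is the supremum, over finite chains of subobjects from $0$ to $Y$, of the number of factors isomorphic to $b$.

**Lemma 6.** $[\,\cdot:b]$ is additive on short exact sequences. If $b_1,\dots,b_r$ are pairwise non-isomorphic simple objects with all $[Y:b_i]$ finite, then one chain attains all the $[Y:b_i]$.

**Proof.** Let $0\to Y'\to Y\to Y''\to0$ be exact. Concatenating a chain of $Y'$ with the preimage of a chain of $Y''$ gives $[Y:b]\ge[Y':b]+[Y'':b]$. Conversely, intersect a chain $(Y_i)$ of $Y$ with $Y'$ and take its image in $Y''$. The factor $Y_i/Y_{i-1}$ is an extension of the two corresponding factors, so if it is simple, exactly one of them is isomorphic to it and the other is $0$. This gives $\le$. For the second claim, note that refining a chain does not decrease the number of factors isomorphic to a given simple object. By Schreier's theorem, chains attaining $[Y:b_1]$ and $[Y:b_2]$ have equivalent refinements, so a refinement of the first attains both.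 Continue with $b_3,\dots,b_r$. $\square$

## 7. Socles against multiplicities

In an $H$-category fix a simple object $N$. Inside $Z\otimes H$ we can count the copies of shifts of $N$ among all factors, or only those that sit as subobjects. The second count is at most the first. The point of the next proposition is that, with suitable weights, the ratio of the two counts is the same for all $Z$. The reason is that both counts are multiplied by $n$ when $Z$ is replaced by $Z\otimes H$, while a fixed share of $Z\otimes H$ consists of shifts of $N$ itself, where the ratio is known.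

**Proposition 7.** Let $\mathcal A$ be an $H$-category, $N$ a simple object, $\rho>0$ real, and $\mathcal O$ the set of isomorphism classes of the objects $N[-s]$, $s\in\mathbb Z$. Assume that $w(N[-s]):=\rho^s$ is well defined on isomorphism classes and that

(i) every object of $\mathcal A$ is isomorphic to a subquotient of a finite direct sum of objects $N[-s]\otimes X$;

(ii) $L(Z):=\sum_{b\in\mathcal O}w(b)[Z\otimes H:b]<\infty$ for all $Z\in\mathcal A$.

Put $\sigma(Z):=\sum_{b\in\mathcal O}w(b)\dim_{\mathrm{End}(b)}\mathrm{Hom}(b,Z\otimes H)$. Then there is $c>0$ with $\sigma=cL$ on $\mathcal A$. Moreover, for all $b\in\mathcal O$ and all $X$, the functor $\mathrm{Hom}(b,-\otimes H)$ is exact and $b\otimes X$ is projective in $\mathcal A$.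

*Example.* Let $\mathcal A$ be the category of finite-dimensional graded $H$-modules and $N=k$ in degree $0$, with any $\rho>0$. Then $(Z\otimes H)_s\cong H^{\dim Z_s}$, and $k$ has multiplicity $1$ in the semisimple module $H$. So $L(Z)=\sigma(Z)=\sum_s\rho^s\dim Z_s$, the Hilbert series at $\rho$, and $c=1$.

**Step 1: $\sigma\le L$.** Let $f_1,\dots,f_r\in\mathrm{Hom}(b,Y)$ be right independent over the division ring $\mathrm{End}(b)$. Then $(f_1,\dots,f_r):b^r\to Y$ is mono. Otherwise its kernel, a nonzero subobject of $b^r$, contains a copy of $b$, given by some $0\ne(d_i)\in\mathrm{End}(b)^r$ with $\sum f_id_i=0$, a contradiction. Hence $\dim\mathrm{Hom}(b,Z\otimes H)\le[Z\otimes H:b]$, and $\sigma\le L<\infty$.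

**Step 2: formal rules.** Since $-\otimes H$ is exact, $L$ is additive on short exact sequences by Lemma 6, and $\sigma$ is subadditive on them by left exactness of $\mathrm{Hom}$; $\sigma$ is additive on direct sums. From $Z\otimes X\otimes H\cong(Z\otimes H)^{\dim X}$ we get
$$L(Z\otimes X)=\dim X\,L(Z),\qquad\sigma(Z\otimes X)=\dim X\,\sigma(Z).$$
Next, $[Z[-s]\otimes H:b]=[Z\otimes H:b[s]]$, and $w(b)=\rho^sw(b[s])$. Summing over $b\in\mathcal O$ gives $L(Z[-s])=\rho^sL(Z)$, and in the same way $\sigma(Z[-s])=\rho^s\sigma(Z)$. So $L(b)=w(b)L(N)$ and $\sigma(b)=w(b)\sigma(N)$ for $b\in\mathcal O$. Finally $L(N),\sigma(N)\ge1$, as $N$ is a summand of $N\otimes H$ and $w(N)=1$.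

**Step 3: the extreme ratio is attained at $N$.** Let $c=\sigma(N)/L(N)$ and $\kappa=\sup\{\sigma(Z)/L(Z):L(Z)>0\}$, so $0<c\le\kappa\le1$. We show $\kappa=c$. Let $L(Z)>0$ and $\epsilon>0$. By (ii) finitely many $b\in\mathcal O$ contribute at least $L(Z)-\epsilon$ to $L(Z)$, and their multiplicities are finite. By Lemma 6 there is a finite chain in $Z\otimes H$ whose factors in $\mathcal O$ have total weight $p$ with $L(Z)-\epsilon\le p\le L(Z)$. A factor $b\in\mathcal O$ has $\sigma(b)=c\,w(b)L(N)=c\,L(b)$. Every other factor $R$ has $\sigma(R)\le\kappa L(R)$ (if $L(R)=0$, then $\sigma(R)=0$ by Step 1), and the $L(R)$ add up to $L(Z\otimes H)-pL(N)=nL(Z)-pL(N)$. Subadditivity gives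
$$n\,\sigma(Z)=\sigma(Z\otimes H)\le c\,pL(N)+\kappa\bigl(nL(Z)-pL(N)\bigr)=n\kappa L(Z)-(\kappa-c)\,pL(N).$$
Let $\epsilon\to0$, so $p\to L(Z)$, and divide by $L(Z)$: we get $n\,\sigma(Z)/L(Z)\le n\kappa-(\kappa-c)L(N)$. The supremum over $Z$ yields $n\kappa\le n\kappa-(\kappa-c)L(N)$, and $L(N)\ge1$ forces $\kappa\le c$.

**Step 4: $\sigma=cL$.** By Step 3, $\sigma\le cL$ everywhere. By Step 2, equality holds on finite sums of objects $N[-s]\otimes X$. If $\sigma(Z)=cL(Z)$ and $U\subseteq Z$, then
$$cL(Z)=\sigma(Z)\le\sigma(U)+\sigma(Z/U)\le cL(U)+cL(Z/U)=cL(Z),$$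
so equality holds for $U$ and $Z/U$. By (i), $\sigma=cL$ on $\mathcal A$.

**Step 5: projectivity.** Now $\sigma$ is additive. For $0\to Z'\to Z\to Z''\to0$ and each $b\in\mathcal O$,
$$\dim\mathrm{Hom}(b,Z\otimes H)\le\dim\mathrm{Hom}(b,Z'\otimes H)+\dim\mathrm{Hom}(b,Z''\otimes H),$$
all finite. As all $w(b)>0$, additivity of $\sigma$ forces equality for each $b$. So $\mathrm{Hom}(b,Z\otimes H)\to\mathrm{Hom}(b,Z''\otimes H)$ is onto, and $\mathrm{Hom}(b,-\otimes H)$ is exact. Finally $X^*$ is a summand of some $H^m$, so $\mathrm{Hom}(b\otimes X,-)\cong\mathrm{Hom}(b,-\otimes X^*)$ is a direct summand of the exact functor $\mathrm{Hom}(b,-\otimes H)^m$. Hence it is exact, and $b\otimes X$ is projective. $\square$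

## 8. Finite-dimensionality of $A(V)$

We prove Theorem 4. Suppose $\dim A=\infty$, where $A=A(V)$.

**Step 1: the categories $\mathcal G$ and $\mathcal Q$.** Their purpose is to make precise "modulo finite-dimensional modules". Let $\mathcal G$ be the category of graded $A\#H$-modules $Z=\bigoplus_{m\in\mathbb Z}Z_m$ ($H$ in degree $0$) with all $\dim Z_m<\infty$ and $Z_m=0$ for $m\ll0$, with morphisms of degree $0$. Put $Z[-s]_m=Z_{m-s}$, and let $Z\otimes X$ have $a(z\otimes x)=az\otimes x$ and $h(z\otimes x)=\sum h_1z\otimes h_2x$. Since $h(a(z\otimes x))=\sum(h_1a)(h_2z)\otimes h_3x$, this is an $A\#H$-module. The maps $\mathrm{id}\otimes\mathrm{coev}:Z\to Z\otimes X\otimes X^*$ and $\mathrm{id}\otimes\mathrm{ev}:Z'\otimes X^*\otimes X\to Z'$ are $A$-linear, and $H$-linear because $\mathrm{coev}$ and $\mathrm{ev}$ are. They satisfy the triangle identities, as for vector spaces, which gives (3). So $\mathcal G$ is an $H$-category. Its finite-dimensional objects form a Serre subcategory stable under shifts and $-\otimes X$. Let $\mathcal Q$ be the quotient, again an $H$-category.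 We have
$$\mathrm{Hom}_{\mathcal Q}(Z,Z')=\varinjlim_q\mathrm{Hom}_{\mathcal G}(Z_{\ge q},Z'_{\ge q}).\tag{4}$$
Indeed, each $Z_{\ge q}$ has finite codimension in $Z$, and each graded submodule of finite codimension contains some $Z_{\ge q}$. If $Z_1'\subseteq Z'$ is finite-dimensional, then for $q\gg0$ a morphism from $Z_{\ge q}$ to $Z'/Z_1'$ has image in $(Z'/Z_1')_{\ge q}=Z'_{\ge q}$.

By (4), an isomorphism in $\mathcal Q$ is an isomorphism $Z_{\ge q}\cong Z'_{\ge q}$ in $\mathcal G$ for some $q$. So the numbers $\dim Z_m$ for $m\gg0$ are an isomorphism invariant in $\mathcal Q$, additive on short exact sequences, as these come from $\mathcal G$.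

**Step 2: a simple object $N$ of $\mathcal Q$.** By Zorn's lemma we choose a graded $A\#H$-submodule $M\subset A$ maximal subject to $\dim A/M=\infty$. The submodule $0$ qualifies. If the union of a chain of graded submodules of infinite codimension had finite codimension, it would contain some $A_{\ge q}$, and $A_{\ge q}=A\cdot A_q$ because $A$ is generated by $A_1$. As $\dim A_q<\infty$, a member of the chain would contain $A_q$, hence $A_{\ge q}$, a contradiction.

Let $N=A/M$. By maximality, every nonzero graded submodule of the infinite-dimensional module $N$ has finite codimension. Hence $N$ is simple in $\mathcal Q$ (fact 4 of Section 6), and $N$ has no nonzero finite-dimensional graded submodule. Let $a_m=\dim N_m$. Since $N_{m+1}=A_1N_m$ and $\dim N=\infty$, we have $a_m\ge1$ for all $m\ge0$. Also $a_m\le(\dim V)^m$.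

**Step 3: a dimension function.** To check (ii) of Proposition 7 we want an additive function on subquotients of sums of $N[-s]\otimes X$ that ignores finite-dimensional modules, is multiplied by $\dim X$ under $-\otimes X$, and is multiplied by a constant under the shift. The idea is to compare Hilbert series near the radius of convergence; extra weights make the series of $N$ diverge there, so that finitely many terms do not matter.

Let $\rho$ be the radius of convergence of $\sum a_mz^m$; by the bounds on $a_m$, $\rho\in(0,1]$. We claim that there are $\lambda_m>0$ with $\lambda_{m+1}/\lambda_m\to1$ and $\sum a_m\lambda_m\rho^m=\infty$. Put $\gamma_m=a_m\rho^m$, so $\limsup\frac1m\log\gamma_m=0$. Choose $0=n_0<n_1<\cdots$ with $n_j\ge2n_{j-1}$ and $\gamma_{n_j}\ge e^{-n_j/j}$ for $j\ge1$. Let $\delta_m=2/j$ for $n_{j-1}\le m<n_j$, and $\lambda_m=\exp(\sum_{i<m}\delta_i)$. Then $\lambda_{m+1}/\lambda_m=e^{\delta_m}\to1$. Also $\lambda_{n_j}\ge e^{(2/j)(n_j-n_{j-1})}\ge e^{n_j/j}$, so $\gamma_{n_j}\lambda_{n_j}\ge1$ for all $j\ge1$, and the series diverges.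

From $\lambda_{m+1}/\lambda_m\to1$ we get $\lambda_m^{1/m}\to1$, so $D(z)=\sum_{m\ge0}a_m\lambda_mz^m$ converges for $0<z<\rho$. By monotone convergence $D(z)\to\infty$ as $z\uparrow\rho$. For $Z\in\mathcal G$ put $D_Z(z)=\sum_{m\ge0}\dim(Z_m)\lambda_mz^m$. Then
$$D_{N[-s]}(z)=\sum_{j\ge\max(0,-s)}a_j\lambda_{j+s}z^{j+s},\qquad \frac{D_{N[-s]}(z)}{D(z)}\to\rho^s\quad(z\uparrow\rho),$$
because for every $\epsilon>0$ we have $|\lambda_{j+s}-\lambda_j|\le\epsilon\lambda_j$ for all but finitely many $j$, and $D\to\infty$.

Let $\mathcal C\subseteq\mathcal Q$ be the full subcategory of objects isomorphic in $\mathcal Q$ to subquotients of finite sums of objects $N[-s]\otimes X$. It is closed under isomorphisms, subquotients, finite sums, shifts and $-\otimes X$, so it is an $H$-category. If $Z\in\mathcal C$ is a subquotient of $W=\bigoplus N[-s_i]\otimes X_i$, then $\dim Z_m\le\dim W_m$ for $m\gg0$ by Step 1. So $D_Z$ converges on $(0,\rho)$, and $D_Z/D$ is bounded near $\rho$. Fix a sequence $z_i\uparrow\rho$ and a nonprincipal ultrafilter $\mathcal U$ on $\mathbb N$. Every bounded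 real sequence has a limit along $\mathcal U$; this limit is additive, monotone, and equal to the usual limit when that exists. Set
$$\ell(Z)=\lim_{\mathcal U}D_Z(z_i)/D(z_i)\in[0,\infty).$$
As $D\to\infty$, changing finitely many $\dim Z_m$ does not change $\ell(Z)$. So by Step 1, $\ell$ depends only on the isomorphism class in $\mathcal Q$ and is additive on short exact sequences of $\mathcal C$; moreover $\ell(Z\otimes X)=\dim X\,\ell(Z)$ and $\ell(N[-s])=\rho^s$.

**Step 4: first use of Proposition 7.** Take $\mathcal A=\mathcal C$, with $N$ and $\rho$ as above. The weight is well defined, because $w(b)=\ell(b)$ for $b\in\mathcal O$. Condition (i) is the definition of $\mathcal C$. For (ii), the values of $\ell$ on the factors of a finite chain in $Z\otimes H$ add up to $\ell(Z\otimes H)$. So each $[Z\otimes H:b]$ is finite, and by Lemma 6 every finite partial sum of $L(Z)$ is at most $\ell(Z\otimes H)$; hence $L(Z)\le n\,\ell(Z)<\infty$. We obtain $\sigma=cL$ with $c>0$, and the functors $\mathrm{Hom}(b,-\otimes H)$, $b\in\mathcal O$, are exact on $\mathcal C$.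

If $U\ne0$ is a subobject or a quotient of $N[-s]\otimes X$, $X\ne0$, then by Lemma 5 there is an epimorphism $U\otimes Y\to N[-s]$ with $\dim Y=\dim X$, or a monomorphism $N[-s]\to U\otimes X^*$. Additivity of $L$ gives
$$L(U)\ge\rho^sL(N)/\dim X>0.\tag{5}$$

**Step 5: a quotient of $\mathcal C$ with finite lengths.** Objects of $\mathcal C$ may have pieces that $L$ does not see. We discard them, and show that what is left has finite length. Put
$$r(Z)=\sum_{b\in\mathcal O}\dim_{\mathrm{End}(b)}\mathrm{Hom}(b,Z\otimes H),$$
which is additive on short exact sequences by Step 4. It is finite for $Z=N[-s]\otimes X$, $X\neq 0$: any $b\in\mathcal O$ with $\mathrm{Hom}(b,Z\otimes H)\ne0$ embeds in $Z\otimes H\cong N[-s]\otimes(X\otimes H)$, so $w(b)L(N)=L(b)\ge\rho^sL(N)/(n\dim X)$ by (5). Thus $w(b)^{-1}\le n\dim X\,\rho^{-s}$ for these $b$, and $r(Z)\le n\dim X\,\rho^{-s}\sigma(Z)<\infty$. By additivity, $r$ is finite on all of $\mathcal C$. It has values in $\mathbb N$, and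
$$r(Z)=0\iff\sigma(Z)=0\iff L(Z)=0.$$

Let $\mathcal L=\{Z\in\mathcal C:L(Z)=0\}$. By the rules in Step 2 of Section 7, it is a Serre subcategory stable under shifts and $-\otimes X$. Let $\bar{\mathcal C}=\mathcal C/\mathcal L$, an $H$-category. A strict chain of subobjects of $Z$ in $\bar{\mathcal C}$ lifts to a chain in $\mathcal C$ with factors not in $\mathcal L$, each having $r\ge1$. So every object $Z$ of $\bar{\mathcal C}$ has finite length, at most $r(Z)$. Since $L$ is additive and vanishes on $\mathcal L$, it is defined on isomorphism classes of $\bar{\mathcal C}$; it is positive on nonzero objects of $\bar{\mathcal C}$.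

**Step 6: second use of Proposition 7; $\bar{\mathcal C}$ is semisimple.** Let $b$ be any simple object of $\bar{\mathcal C}$. We apply Proposition 7 to $\bar{\mathcal C}$, with $b$ in the role of $N$ and the same $\rho$. If $b[-s]\cong b[-s']$ in $\bar{\mathcal C}$, then $\rho^sL(b)=\rho^{s'}L(b)$ with $L(b)>0$, so the weight is well defined. Condition (ii) holds because all objects have finite length. For (i), view $b$ as an object of $\mathcal C$. As $\sigma(b)=cL(b)>0$, there is a nonzero map $N[-s]\to b\otimes H$ in $\mathcal C$ for some $s$. It is mono in $\mathcal C$ because $N[-s]$ is simple there, hence mono in $\bar{\mathcal C}$. Shifting and tensoring, every $N[-s']\otimes X$ is isomorphic in $\bar{\mathcal C}$ to a subobject of $b[s-s']\otimes(H\otimes X)$. Every object of $\bar{\mathcal C}$ is a subquotient of a finite sum of objects $N[-s']\otimes X$, so (i) holds. Therefore $b\cong b\otimes k$ is projective in $\bar{\mathcal C}$.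

Thus all simple objects of $\bar{\mathcal C}$ are projective. By induction on length each object is a finite direct sum of simple ones: split off a simple quotient. So every object is projective, and every subobject in $\bar{\mathcal C}$ has a retraction.

**Step 7: subobjects of $N\otimes X$ split in $\mathcal Q$.** Splitting in $\bar{\mathcal C}$ is not yet enough; we lift it to $\mathcal Q$. Let $X\ne0$, $Z=N\otimes X$, and let $\iota:U\to Z$ be a subobject in $\mathcal Q$, so $U\in\mathcal C$. By Step 6, $\iota$ has a retraction in $\bar{\mathcal C}$. By (5), $Z$ has no nonzero quotient in $\mathcal L$, and $U\subseteq Z$ has no nonzero subobject in $\mathcal L$. So in the direct limit that defines $\mathrm{Hom}_{\bar{\mathcal C}}(Z,U)$ there is only one term, and $\mathrm{Hom}_{\bar{\mathcal C}}(Z,U)=\mathrm{Hom}_{\mathcal C}(Z,U)$. Let $\pi\in\mathrm{Hom}_{\mathcal C}(Z,U)$ be the retraction. Then $\pi\iota-1_U$ becomes $0$ in $\bar{\mathcal C}$, so its image lies in $\mathcal L$; being a subobject of $U$, the image is $0$. Hence $\pi\iota=1_U$ in $\mathcal Q$.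

**Step 8: the module $Z=N\otimes H$ and its invariants.** Now we run the argument of Section 5. By (1), $Z_m\cong H^{a_m}$ as an $H$-module for $m\ge0$, so $Z_m^H\ne0$ (it contains a copy of $t$), and $Z_m=0$ for $m<0$. Further, $Z$ has no nonzero finite-dimensional graded submodule $W$: writing $H\cong Y^*$, the inclusion $W\to N\otimes Y^*$ would correspond by (3) in $\mathcal G$ to a nonzero map $W\otimes Y\to N$, whose image would be a nonzero finite-dimensional graded submodule of $N$, against Step 2.

Let $Z^H_{\le m}=\bigoplus_{j\le m}Z^H_j$ and $U_m=A\cdot Z^H_{\le m}$. As $h(az)=(ha)z$ for $z\in Z^H$, this is a graded $A\#H$-submodule, and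
$$U_m^H=tU_m=(tA)Z^H_{\le m}=A^HZ^H_{\le m}=Z^H_{\le m}.\tag{6}$$

**Step 9: the chain $(U_m)$ stabilizes modulo finite-dimensional modules.** Suppose $U_{m+1}/U_m$ is infinite-dimensional, so that it is nonzero in $\mathcal Q$. By Step 7 there is a retraction $Z\to U_m$ in $\mathcal Q$. Restricted to $U_{m+1}$ it splits $U_m\subseteq U_{m+1}$, so $U_{m+1}/U_m$ is isomorphic in $\mathcal Q$ to a nonzero subobject of $U_{m+1}\subseteq Z=N\otimes H$. By (5), $L(U_{m+1})\ge L(U_m)+L(N)/n$. As $L(U_m)\le L(Z)<\infty$, this happens for only finitely many $m$. So there is $m_0\ge0$ such that $U_m/U_{m_0}$ is finite-dimensional for all $m\ge m_0$.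

**Step 10: contradiction.** By Step 7 and (4) there are $q$ and a morphism $\pi:Z_{\ge q}\to(U_{m_0})_{\ge q}$ in $\mathcal G$ that is the identity on $(U_{m_0})_{\ge q}$. Take $m>\max(q,m_0)$ and $0\ne u\in Z^H_m$. Then $\pi(u)$ is an invariant of degree $m>m_0$ in $U_{m_0}$, so $\pi(u)=0$ by (6). Hence $Au\subseteq\ker\pi$. Since $Au\subseteq Z_{\ge q}$ and $\pi$ is the identity on $(U_{m_0})_{\ge q}$, we get $Au\cap U_{m_0}=0$. Now $Au\subseteq U_m$ is a nonzero graded $A\#H$-submodule of $Z$, so it is infinite-dimensional by Step 8. But it embeds in $U_m/U_{m_0}$, which is finite-dimensional by Step 9. This contradiction proves Theorem 4. $\square$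

With Section 4 this proves Theorem 3, and with Section 3 it proves Theorem 2. So for every field $k$, every finite-dimensional semisimple Hopf algebra $H$ over $k$ and every semiprime $H$-module algebra $A$, the smash product $A\#H$ is semiprime.

## 9. Necessity of semisimplicity, and the prime radical

The last theorem complements Theorem 2. Recall that the *prime radical* of an algebra is the smallest ideal with semiprime quotient. It contains every nilpotent ideal, and if an ideal $Q$ lies in the prime radical $P$ of $A$, then $A/Q$ has prime radical $P/Q$.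

**Theorem 8.** Let $H$ be a finite-dimensional Hopf algebra.

1. Equivalent: (i) $H$ is semisimple; (ii) $A\#H$ is semiprime for all semiprime $A$; (iii) $A\#H$ is semiprime for all $H$-semiprime $A$.
2. Equivalent: (i) $H^*$ is semisimple; (ii) every $H$-semiprime $A$ is semiprime; (iii) the prime radical of every unital $H$-module algebra is $H$-stable.
3. If $H$ is semisimple, the prime radical of $A\#H$ is $P_H(A)\#H$, where $P_H(A)$ is the smallest $H$-stable ideal with $H$-semiprime quotient. If $A$ is $H$-semiprime, then $A^H$ is semiprime.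

We use Blattner–Montgomery duality: for a finite-dimensional Hopf algebra $H$ and a unital $H$-module algebra $A$, $(A\#H)\#H^*\cong M_n(A)$, where $H^*$ acts by $f\cdot(a\#h)=\sum f(h_2)\,a\#h_1$.

**Part 1.** (i)$\Rightarrow$(iii) is Theorem 2, and (iii)$\Rightarrow$(ii) holds because semiprime implies $H$-semiprime. For (ii)$\Rightarrow$(i) take $A=k$ with trivial action: $A\#H=H$ is finite-dimensional and semiprime, hence semisimple, since its radical is nilpotent.

**Part 2, (i)$\Rightarrow$(ii).** The plan is to pass from $A$ to $R=A\#H$ and apply Theorem 2 to the semisimple Hopf algebra $H^*$. Let $A$ be $H$-semiprime, and let $J$ be an $H^*$-stable ideal of $R$, i.e. a subcomodule for $\delta(a\#h)=\sum(a\#h_1)\otimes h_2$. Write $\delta(x)=\sum x_0\otimes x_1$ and put $\Pi(x)=\sum x_0(1\#S(x_1))$. Then $\Pi(a\#h)=\sum a\#h_1S(h_2)=\varepsilon(h)a$, so $\Pi(J)\subseteq J\cap A=:I$. Also $x=\sum\Pi(x_0)(1\#x_1)$, as one sees on $x=a\#h$. So $J\subseteq I\#H\subseteq J$, that is, $J=I\#H$. The ideal $I$ of $A$ is $H$-stable, because $h\cdot a=\sum(1\#h_1)a(1\#S(h_2))$. If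 $J$ is nilpotent, so is $I$, hence $I=0$ and $J=0$. So $R$ is $H^*$-semiprime. By Theorem 2 for $H^*$, $R\#H^*\cong M_n(A)$ is semiprime. A nonzero nilpotent ideal $I$ of $A$ would give the nonzero nilpotent ideal $M_n(I)$, so $A$ is semiprime.

**Part 2, (ii)$\Rightarrow$(iii).** We construct $P_H(A)$ from below. Let $N_0=0$, let $N_{\alpha+1}/N_\alpha$ be the sum of all nilpotent $H$-stable ideals of $A/N_\alpha$, and take unions at limit ordinals. This stabilizes at an $H$-stable ideal $P_H$, and $A/P_H$ is $H$-semiprime. It is the smallest such ideal: if $Q$ is an $H$-stable ideal with $A/Q$ $H$-semiprime, then $N_\alpha\subseteq Q$ for all $\alpha$ by transfinite induction, since the images in $A/Q$ of nilpotent $H$-stable ideals of $A/N_\alpha$ are nilpotent and $H$-stable, hence $0$. Let $P$ be the prime radical of $A$. By transfinite induction $P_H\subseteq P$, since nilpotent ideals of $A/N_\alpha$ lie in its prime radical $P/N_\alpha$. By (ii), $A/P_H$ is semiprime, so $P\subseteq P_H$. Thus $P=P_H$ is $H$-stable.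

**Part 2, (iii)$\Rightarrow$(i).** Take $A=H^*$ with the action $(h\cdot f)(x)=f(xh)$. This is the action of $H=H^{**}$ in the duality for the Hopf algebra $H^*$ and the algebra $k$, because $\sum f_1(x)f_2(h)=f(xh)$. So $H^*\#H\cong M_n(k)$, which is simple. If $I$ is an $H$-stable ideal of $H^*$, then $I\#H$ is an ideal of $H^*\#H$, so $I=0$ or $I=H^*$. By (iii) the prime radical of $H^*$ is $H$-stable, and it is proper, hence $0$. So $H^*$ is finite-dimensional and semiprime, hence semisimple.

**Part 3.** The construction of $N_\alpha$ and $P_H$ and the minimality of $P_H$ did not use (ii) of Part 2. If $I/N_\alpha$ is a nilpotent $H$-stable ideal of $A/N_\alpha$, then $(I\#H)/(N_\alpha\#H)$ is nilpotent, by Step 1 of Section 3. So by transfinite induction $P_H\#H$ lies in the prime radical of $A\#H$. The quotient $(A/P_H)\#H$ is semiprime by Theorem 2, so $P_H\#H$ is the prime radical. For the last claim, let $A$ be $H$-semiprime and suppose that $A^H$ has an ideal $K\ne0$ with $K^2=0$. As in Step 7 of Section 3, $D=AK$ is $H$-stable with $D^H=(tA)K=A^HK=K$, so $D$ is nilpotent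 by Theorem 3. Then $AKA$ is an $H$-stable ideal with $(AKA)^m=(AK)^mA$, hence nilpotent, hence $0$, contradicting $0\neq K\subseteq AKA$. $\square$
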